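# How closely can $n$ cosets fill a finite group without covering it?

## Three cosets in the integers mod $6$

Take $G=\mathbb Z/6$ and start covering it with cosets. The coset $1+\{0,2,4\}=\{1,3,5\}$ covers half of $G$ and leaves $\{0,2,4\}$. The coset $\{0,3\}$ of the subgroup $\{0,3\}$ then removes $0$ and leaves $\{2,4\}$. The coset $1+\{0,3\}=\{1,4\}$ removes $4$ and leaves only $\{2\}$.

So three cosets cover $5/6$ of $G$ but not all of it. Now take $(\mathbb Z/2)^3$ and the three cosets $\{v:v_1=1\}$, $\{v:v_2=1\}$, $\{v:v_3=1\}$. Their union misses only the zero vector, so it covers $7/8$ of the group. This suggests a question. If $n$ cosets of subgroups of a finite group do not cover the group, how large a share can they cover? In particular, can three cosets, in some large and complicated group, cover more than $7/8$ and still miss something?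

## Cosets, complements, and the bound $|G|/2^n$

For a subgroup $H\le G$ and $g\in G$, the left coset $gH$ is $\{gh:h\in H\}$. We write $G/H$ for the set of left cosets, even when $H$ is not normal, and $[G:H]$ for their number. We use the following standard facts.

- Two left cosets of $H$ are equal or disjoint, and $yH=gH$ if and only if $y\in gH$.
- If $gH$ is a left coset of $H$ and $x\in G$, then the left translate $x\cdot gH=(xg)H$ is again a left coset of the same subgroup $H$.
- If $G$ is finite, then $|gH|=|H|=|G|/[G:H]$, and $K\le H\le G$ implies that $[G:H]$ divides $[G:K]$.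
- A right coset is a left coset of a conjugate subgroup: $Hg=g(g^{-1}Hg)$. A bound for left cosets of arbitrary subgroups therefore includes right cosets.

The problem comes from the article with doi:10.1007/s10801-021-01079-x. It is a known result that for every $n$ there is a constant $\gamma_n<1$, depending only on $n$, such that $n$ cosets in a finite group either cover the group or cover at most $\gamma_n|G|$ elements. In special cases, $\gamma_n=(2^n-1)/2^n$ is known to be the best possible constant. The conjecture is that this value works for all finite groups. It does, and the proof below does not use the known result.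

**Theorem 1.** Let $G$ be a finite group, $H_1,\dots,H_n\le G$, $g_1,\dots,g_n\in G$, and
$$R:=G\setminus(g_1H_1\cup\dots\cup g_nH_n).$$
If $R\ne\emptyset$, then $|R|\ge |G|/2^n$. Equivalently, $|g_1H_1\cup\dots\cup g_nH_n|\le\frac{2^n-1}{2^n}|G|$. The constant is best possible for every $n$.

The last sentence is settled at once by the cube. Let $G=(\mathbb Z/2)^n$, $H_k=\{v:v_k=0\}$, and take the cosets $\{v:v_k=1\}$. A vector lies outside all of them exactly when every coordinate is $0$. So $R=\{0\}$ and $|R|=1=|G|/2^n$.

## One coset and two cosets by hand

For $n=1$, a coset different from $G$ belongs to a subgroup of index at least $2$, so it has at most $|G|/2$ elements.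

For $n=2$, let $a,b$ be the indices of $H_1,H_2$. Both are at least $2$, since the union is not $G$. The union has at most $(1/a+1/b)|G|$ elements. With $a\le b$, this exceeds $\frac34|G|$ only for $(a,b)=(2,2)$ and $(a,b)=(2,3)$, because $\frac12+\frac14=\frac34$ and $\frac13+\frac13<\frac34$. Two cases remain.

In both we use that if $H_1H_2=G$, then any two cosets $g_1H_1$ and $g_2H_2$ meet: write $g_1^{-1}g_2=h_1h_2$ with $h_i\in H_i$; then $g_1h_1=g_2h_2^{-1}$. A nonempty intersection $g_1H_1\cap g_2H_2$ is a left coset of $H_1\cap H_2$. Recall also that $|H_1H_2|=|H_1||H_2|/|H_1\cap H_2|$.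

Suppose $(a,b)=(2,2)$. If $H_1=H_2$, the union is not $G$, so the two cosets coincide and cover half of $G$. If $H_1\ne H_2$, then $H_1H_2$ is a union of right cosets of $H_1$ that contains $H_1$ and also an element outside $H_1$, so $H_1H_2=G$. Hence $|H_1\cap H_2|=|G|/4$, and the union has $(\frac12+\frac12-\frac14)|G|=\frac34|G|$ elements.

Suppose $(a,b)=(2,3)$. The index of $H_1\cap H_2$ is divisible by $2$ and by $3$, so it is at least $6$. Then $|H_1H_2|\ge 6|H_1||H_2|/|G|=|G|$, so $H_1H_2=G$ and the index is exactly $6$. The union has $(\frac12+\frac13-\frac16)|G|=\frac23|G|$ elements.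

So the theorem holds for $n=2$. For $n=3$ the same plan no longer leaves finitely many index patterns: for indices $(2,2,c)$ the sum of the three shares is $1+\frac1c>\frac78$ for every $c$.

## Removing the cosets one at a time

A natural next attempt is induction on $n$. Let $R_k$ be what remains after removing the first $k$ cosets. If each removal, as long as it leaves something, took away at most half of what was there, then $|R_n|\ge|G|/2^n$ would follow.

The step is false already in $\mathbb Z/4$. Remove $\{0\}$, a coset of the trivial subgroup; $\{1,2,3\}$ remains. Then remove $\{1,3\}$; only $\{2\}$ remains. The second step took two of three elements. The total is still fine, exactly $1/4$, because the first step was cheap.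

Here the other order works, and one might hope to remove large cosets first. That rule does not help when all the cosets have the same size. In $(\mathbb Z/3)^2$, with coordinates $(x,y)$, remove in this order the lines
$$x=1,\qquad y=1,\qquad x+y=0,\qquad x=2,$$
each a coset of a subgroup of index $3$. After the first two, the four points $(0,0),(0,2),(2,0),(2,2)$ remain. The line $x+y=0$ is $\{(0,0),(1,2),(2,1)\}$, so it removes $(0,0)$. The line $x=2$ then removes $(2,0)$ and $(2,2)$, two of three, and leaves $(0,2)$.

The difficulty is that the induction needs control over how a coset meets $R_{k-1}$, and $R_{k-1}$ is an intersection of complements of cosets, with no evident structure. We therefore look for an argument that treats all $n$ cosets at once.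

## Covering $G$ by translates of $R$

The inequality to be proved is $|G|\le 2^n|R|$. It would follow if $G$ were a union of at most $2^n$ left translates $xR$, since $|xR|=|R|$. For $n=1$ this is clear: $R=G\setminus gH$ with $gH\ne G$, so some $x$ has $xgH\neq gH$; the complements of these two disjoint cosets, $R$ and $xR$, cover $G$.

In general, cover $G$ greedily, choosing each new translate only if it contributes a new point. Suppose the translates $x_1R,\dots,x_tR$ are chosen in this way, and let $y_j$ be a point of $x_jR$ in none of $x_1R,\dots,x_{j-1}R$. Then
$$y_j\in x_jR,\qquad y_j\notin x_iR\quad\text{for } i<j. \tag{1}$$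
We want $t\le 2^n$. The pattern (1) is triangular. Suppose that for each $x$ we have a function $F_x$ on $G$ that is nonzero exactly on $xR$. Then the matrix $(F_{x_i}(y_j))_{i,j}$ has nonzero diagonal entries and zeros at all positions $i<j$, so $F_{x_1},\dots,F_{x_t}$ are linearly independent. If all the $F_x$ lie in a space of dimension at most $2^n$, we are done.

The obvious candidates are the indicator functions
$$1_{xR}=\prod_{k=1}^n\bigl(1-1_{xg_kH_k}\bigr).$$
The dimension is now the obstacle. Take $n=1$, $G=\mathbb Z/m$ with $m\ge2$, $H_1=\{0\}$, $g_1=0$. Then the $m$ functions $1_{xR}$ are the rows of $J-I$, where $J$ is the all-ones matrix. Its eigenvalues are $m-1$ and $-1$, so it is invertible, and the $1_{xR}$ span a space of dimension $m$, not $2$. The factor $1-1_{xgH}$ depends on $x$ through a different function for each coset $xgH$.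

However, the triangular argument uses only where $F_x$ vanishes; the nonzero values are free. So we may replace $1-1_{xgH}$ by any function with zero set exactly $xgH$. Give each coset of $H$ its own real number, by an injective map $c:G/H\to\mathbb R$, and use
$$y\longmapsto c(yH)-c(xgH).$$
It vanishes exactly on $xgH$. As a function of $y$ it is one fixed function minus a constant, and only the constant depends on $x$. All these factors lie in the $2$-dimensional space spanned by $1$ and $y\mapsto c(yH)$, or in a smaller one if $H=G$. A product of $n$ such factors has at most $2^n$ terms.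

## Proof of Theorem 1

Sharpness was shown above. Assume $R\neq\emptyset$.

**Step 1: functions with support exactly $xR$.** For each $k$ choose an injective map $c_k:G/H_k\to\mathbb R$; this is possible because $G/H_k$ is finite. Write $\hat c_k(y):=c_k(yH_k)$ for $y\in G$. For $x\in G$ define $F_x:G\to\mathbb R$ by
$$F_x(y)=\prod_{k=1}^n\bigl(c_k(yH_k)-c_k(xg_kH_k)\bigr). \tag{2}$$
A product of real numbers is nonzero if and only if every factor is, and $c_k$ is injective. So
$$F_x(y)\neq0\iff yH_k\ne xg_kH_k\ \text{for all }k\iff x^{-1}y\notin g_kH_k\ \text{for all }k\iff x^{-1}y\in R\iff y\in xR.$$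

**Step 2: all $F_x$ lie in one space of dimension at most $2^n$.** Fix $x$. The numbers $b_k:=c_k(xg_kH_k)$ do not depend on $y$, and (2) says $F_x=\prod_k(\hat c_k-b_k)$. Expanding,
$$F_x=\sum_{S\subseteq\{1,\dots,n\}}\Bigl(\prod_{k\notin S}(-b_k)\Bigr)\prod_{k\in S}\hat c_k .$$
The $2^n$ functions $\prod_{k\in S}\hat c_k$ do not depend on $x$. So every $F_x$ lies in their span $V$, and $\dim V\le2^n$.

**Step 3: a greedy cover.** This step produces translates that cover $G$ and satisfy (1). Since $R\ne\emptyset$, the translates $xR$ cover $G$: for $r\in R$ and $y\in G$ we have $y\in (yr^{-1})R$. Choose $x_1\in G$ arbitrarily. As long as $x_1R\cup\dots\cup x_{j-1}R\ne G$, some translate is not contained in this union, and we choose $x_j$ with $x_jR\not\subseteq x_1R\cup\dots\cup x_{j-1}R$. Each choice enlarges the union and $G$ is finite, so the procedure stops with some $t$ such that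
$$x_1R\cup\dots\cup x_tR=G,\qquad\text{hence}\qquad t|R|\ge|G|. \tag{3}$$
For each $j$ pick $y_j\in x_jR\setminus\bigcup_{i<j}x_iR$. By Step 1, $F_{x_j}(y_j)\ne0$, and $F_{x_i}(y_j)=0$ for $i<j$.

**Step 4: $F_{x_1},\dots,F_{x_t}$ are linearly independent.** This bounds $t$. Suppose $\sum_ia_iF_{x_i}=0$ is a nontrivial relation, and let $j$ be the largest index with $a_j\ne0$. Evaluate at $y_j$. The terms with $i>j$ have $a_i=0$, and those with $i<j$ have $F_{x_i}(y_j)=0$. What remains is $a_jF_{x_j}(y_j)=0$, although both factors are nonzero. This is a contradiction.

**Step 5: conclusion.** By Steps 2 and 4, $t\le2^n$. By (3), $|G|\le t|R|\le2^n|R|$. $\blacksquare$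

It is worth writing out the functions once. In $\mathbb Z/4$ with the cosets $1+\{0,2\}$ and $\{0\}$, we have $R=\{2\}$. Let $c_1$ be $0$ on the coset of even elements and $1$ on the coset of odd ones, and let $c_2$ send $y$ to the corresponding real number in $\{0,1,2,3\}$. Listing values at $y=0,1,2,3$, formula (2) gives
$$F_0=(0,0,-2,0),\quad F_1=(0,0,0,2),\quad F_2=(2,0,0,0),\quad F_3=(0,-2,0,0).$$
The supports are $x+\{2\}$, as Step 1 predicts. The four functions are independent, and all lie in the span of $1,\hat c_1,\hat c_2,\hat c_1\hat c_2$. For instance, $F_0=(\hat c_1-1)\hat c_2=\hat c_1\hat c_2-\hat c_2$.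

## Several cosets of one subgroup

In the $\mathbb Z/6$ example, Theorem 1 guarantees a missing share of only $1/8$, while the true share is $1/6$. Two of the three cosets there, $\{0,3\}$ and $\{1,4\}$, belong to the same subgroup, and one injection $c$ serves both. The product of their two factors is a quadratic polynomial in $\hat c$, so it lies in the span of $1,\hat c,\hat c^2$: three functions instead of four. Together with the two functions for the other subgroup this gives $2\cdot3=6$, which is the truth. The same counting does not need $G$ to be finite.

The general statement mentions measures, so we fix the meaning. An *algebra* of subsets of $G$ is a family that contains $G$ and is closed under complements and finite unions. It is left-translation-invariant if it contains $xB$ whenever it contains $B$, for all $x\in G$.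

**Definition.** A left-invariant finitely additive probability measure on such an algebra is a function $\mu\ge0$ on the algebra with $\mu(G)=1$, $\mu(B\cup C)=\mu(B)+\mu(C)$ for disjoint $B,C$, and $\mu(xB)=\mu(B)$ for all $x\in G$.

For finite $G$, $\mu(B)=|B|/|G|$ is an example. For $G=\mathbb Z$, take the sets that are unions of residue classes modulo some $m\ge1$ (which may depend on the set), and let $\mu(B)$ be the number of these classes divided by $m$. Replacing $m$ by a multiple does not change the value, so $\mu$ is well defined. Two such sets can be written with a common modulus, which shows closure under unions and additivity. Complements and translates clearly stay in the family, and a translate has the same number of classes.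

**Theorem 2.** Let $G$ be any group, possibly infinite. Let $H_1,\dots,H_r\le G$ be arbitrary subgroups, and for each $j$ let $A_j\subseteq G/H_j$ be a set of $m_j<\infty$ left cosets of $H_j$. Put $N=\prod_{j=1}^r(m_j+1)$ and let $R$ be the complement in $G$ of the union of all cosets in $A_1,\dots,A_r$. If $R\ne\emptyset$, then:

1. $G$ is a union of at most $N$ left translates of $R$. In particular, if $G$ is finite, then $|R|\ge|G|/N$. More generally, $\mu(R)\ge1/N$ for every left-invariant finitely additive probability measure $\mu$ on a left-translation-invariant algebra of subsets of $G$ that contains $R$.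
2. For all $m_1,\dots,m_r\ge1$ the constant $1/N$ is best possible. Indeed, let $G$ be any finite group with a chain $G=K_0>K_1>\dots>K_r=K$ with $[K_{j-1}:K_j]=m_j+1$, put $H_j=K_j$, and let $A_j$ be the set of left cosets of $K_j$ contained in $K_{j-1}\setminus K_j$. Then $R=K$ and $|R|=|G|/N$.
3. (Equality.) If $G$ is finite and $|R|=|G|/N$, then $R=rK$ for some $r\in G$ and a subgroup $K\le G$ of index exactly $N$. Moreover $K\le H_j$ for all $j$ with $m_j\ge1$, so each such index $[G:H_j]$ divides $N$.

The bound of Theorem 1 is the case $r=n$ with all $m_j=1$. As an example over $\mathbb Z$, the cosets $1+2\mathbb Z$, $3\mathbb Z$, $1+3\mathbb Z$ leave $R=2+6\mathbb Z$. Here $N=6$, and with the measure above $\mu(R)=1/6$. Subgroups of infinite index are allowed too: if one removes the single coset $\{0\}$ of the trivial subgroup from $\mathbb Z$, then $N=2$, and indeed two translates of $\mathbb Z\setminus\{0\}$ cover $\mathbb Z$.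

## Proof of the bound $1/N$ in arbitrary groups

**Step 1: enough values.** The sets $G/H_j$ may now be infinite, even uncountable, so we need a field large enough to separate cosets. Let $F=\mathbb Q(t_g:g\in G)$ be the field of rational functions in indeterminates indexed by $G$. Choosing a representative $g$ in each coset and sending the coset to $t_g$ gives an injection $c_j:G/H_j\to F$. (Any field $F$ of characteristic $0$ with $|F|\ge|G|$ would serve.) Put $\hat c_j(y)=c_j(yH_j)$ for $y\in G$.

**Step 2: the space.** Let $V$ be the $F$-span of the functions
$$\prod_{j=1}^r\hat c_j^{\,d_j},\qquad 0\le d_j\le m_j. \tag{4}$$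
There are $\prod_j(m_j+1)=N$ exponent vectors, so $\dim V\le N$.

**Step 3: functions with support exactly $xR$.** For $x\in G$ and a coset $a\in A_j$, the translate $xa$ is again a left coset of $H_j$. Put
$$F_x(y)=\prod_{j=1}^r\prod_{a\in A_j}\bigl(c_j(yH_j)-c_j(xa)\bigr), \tag{5}$$
where an empty product is $1$. For fixed $x$ the inner product is a polynomial of degree $m_j$ in $\hat c_j$ with constant coefficients in $F$. Multiplying over $j$ and expanding gives a combination of the functions (4), so $F_x\in V$. Since $F$ is a field and the $c_j$ are injective,
$$F_x(y)\ne0\iff yH_j\neq xa\ \text{for all }j\text{ and all }a\in A_j\iff x^{-1}yH_j\notin A_j\ \text{for all }j .$$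
The condition $x^{-1}yH_j\notin A_j$ says that $x^{-1}y$ lies in no coset of $A_j$. So $F_x(y)\ne0$ if and only if $x^{-1}y\in R$, that is, $y\in xR$.

**Step 4: the greedy procedure stops after at most $N$ steps.** Choose $x_1\in G$ arbitrarily, and as long as $x_1R\cup\dots\cup x_{j-1}R\neq G$, choose $x_j$ with $x_jR\not\subseteq x_1R\cup\dots\cup x_{j-1}R$. Such a choice exists because $R\ne\emptyset$, so the translates of $R$ cover $G$. Suppose $x_1,\dots,x_s$ have been chosen. Pick $y_j\in x_jR\setminus\bigcup_{i<j}x_iR$ for $1\le j\le s$. By Step 3, $F_{x_j}(y_j)\neq0$, and $F_{x_i}(y_j)=0$ for $i<j$. If $\sum_{i\le s} a_iF_{x_i}=0$ were a nontrivial relation over $F$ with largest index $j$ such that $a_j\ne0$, evaluation at $y_j$ would give $a_jF_{x_j}(y_j)=0$, a contradiction. So $F_{x_1},\dots,F_{x_s}$ are linearly independent elements of $V$, and $s\le N$. The procedure therefore stops after some $t\le N$ steps. It can stop only when $x_1R\cup\dots\cup x_tR=G$, which is the first assertion.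

**Step 5: measures.** Let $\mu$ be as in the statement. The sets $x_iR$ lie in the algebra. Put $D_i=x_iR\setminus\bigcup_{l<i}x_lR$; these sets lie in the algebra, are disjoint, and have union $G$. Additivity and $\mu\ge0$ give $\mu(D_i)\le\mu(x_iR)$, so
$$1=\mu(G)=\sum_{i=1}^t\mu(D_i)\le\sum_{i=1}^t\mu(x_iR)=t\,\mu(R)\le N\mu(R).$$
For finite $G$, take $\mu(B)=|B|/|G|$ to get $|R|\ge|G|/N$. This proves part 1.

## Chains of subgroups attain $1/N$

This is part 2. The subgroup $K_{j-1}$ is the disjoint union of $[K_{j-1}:K_j]=m_j+1$ left cosets of $K_j$. One of them is $K_j$ itself, and the other $m_j$ have union $K_{j-1}\setminus K_j$; these are the cosets in $A_j$. The total union is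
$$\bigcup_{j=1}^r(K_{j-1}\setminus K_j)=K_0\setminus K_r=G\setminus K,$$
so $R=K$. Also $[G:K]=\prod_j[K_{j-1}:K_j]=\prod_j(m_j+1)=N$, so $|R|=|G|/N$.

For given $m_1,\dots,m_r\ge1$ such a chain exists. In $\prod_{j=1}^r\mathbb Z/(m_j+1)$ let $K_j$ consist of the elements whose first $j$ coordinates are $0$; then $[K_{j-1}:K_j]=m_j+1\ge2$. This proves part 2. The $\mathbb Z/4$ example is of this kind up to translation: for the chain $\mathbb Z/4>\{0,2\}>\{0\}$ the construction uses the cosets $\{1,3\}$ and $\{2\}$, and translating by $2$ turns them into $\{1,3\}$ and $\{0\}$.

## When the bound is attained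

This is part 3. Let $G$ be finite with $|R|=|G|/N$.

**Step 1: reduction to $1\in R$.** Choose $r\in R$. Replacing every coset $a$ in every $A_j$ by $r^{-1}a$ replaces $R$ by $r^{-1}R$, and leaves the $H_j$ and the $m_j$ unchanged. If the new complement $r^{-1}R$ is a subgroup $K$ with the stated properties, then $R=rK$. So assume $1\in R$; we show that $R$ itself is a subgroup with these properties.

**Step 2: every greedy run gives a partition.** This step turns the numerical equality into structure. In any run of the greedy procedure, $t\le N$, and $t|R|\ge|G|=N|R|$. Hence $t=N$, and $\sum_i|x_iR|=N|R|=|G|=\bigl|\bigcup_ix_iR\bigr|$. So the chosen translates are pairwise disjoint.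

**Step 3: $R$ is a subgroup.** The procedure leaves us free to choose its first two translates. Let $x\in G$ with $xR\neq R$. Since $|xR|=|R|$, we have $xR\not\subseteq R$, so $R\neq G$ and a run may start with $x_1=1$, $x_2=x$. By Step 2, $xR\cap R=\emptyset$. Thus for every $x\in G$, either $xR=R$ or $xR\cap R=\emptyset$. If $x\in R$, then $x=x\cdot1\in xR\cap R$, so $xR=R$. Hence $R$ is closed under multiplication; and since $1\in R=xR$, there is $s\in R$ with $xs=1$, so $x^{-1}\in R$. So $R$ is a subgroup. Call it $K$; its index is $|G|/|R|=N$.

**Step 4: every function in $V$ is constant on the left cosets of $K$.** This will locate $K$ inside the $H_j$. Let $x_1,\dots,x_N$ come from a run of the procedure. By Step 2 the $x_iK$ are disjoint and cover $G$, so they are all the left cosets of $K$. The $N$ functions $F_{x_i}\in V$ are linearly independent and $\dim V\le N$, so they form a basis of $V$. The constant function $1$ lies in $V$: take all $d_j=0$ in (4). Write $1=\sum_ia_iF_{x_i}$. Each $F_{x_i}$ vanishes outside $x_iR=x_iK$, so restricting to $x_iK$ leaves $1=a_iF_{x_i}$ there. So $F_{x_i}$ is constant on $x_iK$, and it is zero on the other left cosets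 of $K$. The $F_{x_i}$ span $V$, so every function in $V$ is constant on each left coset of $K$.

**Step 5: $K\le H_j$ if $m_j\ge1$.** If $m_j\ge1$, then $\hat c_j\in V$: take $d_j=1$ and all other exponents $0$ in (4). By Step 4, $\hat c_j$ is constant on $K$. So for $k\in K$,
$$c_j(kH_j)=\hat c_j(k)=\hat c_j(1)=c_j(H_j),$$
and injectivity of $c_j$ gives $kH_j=H_j$, that is, $k\in H_j$. Hence $K\le H_j$, and $[G:H_j]$ divides $[G:K]=N$. $\blacksquare$

In the $\mathbb Z/6$ example, $N=6$ and $R=\{2\}=2+\{0\}$, so $K=\{0\}$ has index $6$, and the indices $2$ and $3$ of the two subgroups divide $6$. Neither of those subgroups contains the other, so this extremal family does not come from a chain as in part 2. Part 3 describes the set $R$ in the case of equality; it is not a classification of all extremal families of cosets.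

## Equality in Theorem 1

For every integer $m\ge0$ we have $m+1\le2^m$, with equality if and only if $m\le1$. So for $n=\sum_jm_j$ cosets,
$$N=\prod_j(m_j+1)\le\prod_j2^{m_j}=2^n,\qquad\text{with equality if and only if all }m_j\le1. \tag{6}$$

**Corollary 3.** If $|R|=|G|/2^n$ in Theorem 1, then $H_1,\dots,H_n$ are pairwise distinct, all their indices are powers of $2$, and $R$ is a coset of a subgroup of index $2^n$ contained in $\bigcap_kH_k$.

**Step 1: the subgroups are distinct.** Group the cosets $g_1H_1,\dots,g_nH_n$ into families of cosets of pairwise distinct subgroups, and let $m_j\ge1$ be the number of distinct cosets in the $j$-th family, so $\sum_jm_j\le n$. Suppose two of the $H_k$ are equal. Then either their cosets are different and some $m_j\ge2$, or their cosets coincide and $\sum_jm_j<n$. By (6), in the first case $N<2^{\sum_j m_j}\le2^n$, and in the second $N\le2^{\sum_j m_j}<2^n$. In both cases Theorem 2 gives $|R|\ge|G|/N>|G|/2^n$, against the assumption.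

**Step 2: the structure of $R$.** Now the $H_k$ are pairwise distinct, so we may apply Theorem 2 with $r=n$, $A_k=\{g_kH_k\}$ and all $m_k=1$. Then $N=2^n$ and $|R|=|G|/N$. Part 3 says that $R=rK$ with $[G:K]=2^n$ and $K\le H_k$ for every $k$, and that each index $[G:H_k]$ divides $2^n$, so it is a power of $2$. $\blacksquare$

The indices need not all equal $2$: in the $\mathbb Z/4$ example, $n=2$ and $|R|=1=|G|/2^2$, while the two subgroups have indices $2$ and $4$.
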